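# Almost every matroid has a 3-whirl minor

All logarithms are to base $2$ unless written $\ln$. The letter $H$ denotes Shannon entropy of a random variable, or, applied to a number $x\in[0,1]$, the binary entropy $H(x)=-x\log x-(1-x)\log(1-x)$. We write $[n]=\{1,\dots,n\}$, and $\binom{[n]}r$ for the family of $r$-subsets of $[n]$.

## 1. Matroids, minors and the 3-whirl

**Definition 1 (matroid).** A matroid $M$ on a finite ground set $E$ is given by a nonempty family of subsets of $E$, its *bases*, such that for bases $B_1,B_2$ and $x\in B_1\setminus B_2$ there is $y\in B_2\setminus B_1$ with $(B_1\setminus\{x\})\cup\{y\}$ a basis. All bases have the same size, the *rank* of $M$. Subsets of bases are *independent*, other sets are *dependent*. The rank of a set is the size of its largest independent subset. A *loop* is an element in no basis; two non-loops are *parallel* if together they are dependent, and this is an equivalence relation. $M$ is *simple* if it has no loops and no parallel pairs.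

Examples: the uniform matroid $U_{r,n}$, whose bases are all $r$-subsets of $[n]$; and $M(K_4)$, whose elements are the six edges of $K_4$ and whose bases are the spanning trees. $M(K_4)$ has rank 3, and its dependent triples are exactly the four triangles of $K_4$.

**Definition 2 (dual, minor).** The dual $M^*$ has as bases the complements of the bases of $M$. A set is *coindependent* if it is independent in $M^*$, that is, if it misses some basis of $M$. For $C$ independent, $M/C$ has the bases $B\setminus C$, where $B\supseteq C$ runs over bases of $M$. For $D$ coindependent, $M\setminus D$ has as bases the bases of $M$ that miss $D$. A *restriction* is a matroid obtained by deletion only. We recall the standard fact that every minor $N$ of $M$ can be written $N=M/C\setminus D$ with $C$ independent, $D$ coindependent and $C\cap D=\emptyset$. In this case $N$ has rank $r(M)-|C|$, and $Y\subseteq E\setminus(C\cup D)$ is a basis of $N$ if and only if $Y\cup C$ is a basis of $M$. Finally, $N$ is a minor of $M$ if and only if $N^*$ is a minor of $M^*$.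

Example: contracting an element of $U_{r,n}$ with $r\ge1$ gives $U_{r-1,n-1}$, deleting one with $r\le n-1$ gives $U_{r,n-1}$, so all minors of uniform matroids are uniform. Another consequence: if $M$ and $N$ both have rank 3, then $C=\emptyset$, so $N$ is a minor of $M$ if and only if it is a restriction of $M$.

**Definition 3 (the 3-whirl).** $W^3$ is the rank-3 matroid on $\{a,b,c,d,e,f\}$ whose only dependent triples are $\{a,b,c\},\{c,d,e\},\{e,f,a\}$.

So $W^3$ is a triangle with corners $a,c,e$, one extra point $b,d,f$ on each side, and $b,d,f$ not on a line. If we also declare $\{b,d,f\}$ dependent, we get $M(K_4)$: four triples, any two meeting, every point in exactly two of them. $W^3$ is simple, because a loop would make at least ten triples dependent, and a parallel pair four.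

$W^3$ is self-dual. Indeed the non-bases of the dual are the complements $\{d,e,f\},\{a,b,f\},\{b,c,d\}$ of the three dependent triples; these pairwise meet in the single points $f,d,b$, which are distinct. So they are again three sides of a triangle, and the dual is isomorphic to $W^3$.

**Definition 4 (lines).** In a simple rank-3 matroid, elements are called *points*, and a *line* is a maximal set of rank 2. Any two points lie in exactly one line, so two distinct lines share at most one point. Three points are dependent if and only if they lie on a common line. A line is *long* if it has at least 3 points. The dependent triples are the triples inside long lines, so the matroid is determined by its point set and its long lines.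

Example: the Fano plane. Its points are the seven nonzero vectors of $\mathbb F_2^3$, and its lines are the seven triples $\{x,y,x+y\}$.

For a rank-3 matroid $M$ on $[m]$ with loops or parallel elements, its *simplification* is the restriction to the set of least elements of the parallel classes. Since $W^3$ is simple, a $W^3$-restriction uses no loops and at most one element of each parallel class, and replacing elements by parallel ones does not change independence. So $M$ has a $W^3$-restriction if and only if its simplification has one. Moreover $M$ is determined by the map sending each element to the least element of its parallel class (and loops to $0$), together with the long lines of the simplification.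

**Definition 5 (sparse paving matroid).** Let $1\le r\le n-1$ and let $\mathcal S\subseteq\binom{[n]}r$ satisfy $|X\cap Y|\le r-2$ for distinct $X,Y\in\mathcal S$. Then $\binom{[n]}r\setminus\mathcal S$ is the set of bases of a matroid (Knuth; Piff–Welsh), called sparse paving.

The proof is short. If $X\in\mathcal S$, then exchanging one element of $X$ for one outside $X$ gives a set meeting $X$ in $r-1$ points, hence not in $\mathcal S$. So there are bases. Now let $B_1,B_2$ be bases and $x\in B_1\setminus B_2$. If $B_2\setminus B_1=\{y\}$, then $(B_1\setminus\{x\})\cup\{y\}=B_2$ is a basis. If $y,y'\in B_2\setminus B_1$ are distinct, then $(B_1\setminus\{x\})\cup\{y\}$ and $(B_1\setminus\{x\})\cup\{y'\}$ meet in $r-1$ points, so one of them is not in $\mathcal S$. Example: $W^3$, with $\mathcal S=\{abc,cde,efa\}$ on six points.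

## 2. Linear systems, triangles and Pasches

**Definition 6 (linear, triangle).** A family of sets is *linear* if any two of its members meet in at most one point. A *triangle* in a linear family is a set of three members that pairwise meet, in three distinct points.

Example: the lines of a simple rank-3 matroid form a linear family. The three lines of $W^3$ form a triangle.

**Definition 7 (completion, Pasch, closed system).** Three triples that form a triangle can be written $\{a,b,c\},\{c,d,e\},\{e,f,a\}$ with six distinct points. Their *completion* is $\{b,d,f\}$. The four triples together form a *Pasch*. A linear triple system $T$ is *closed* if it contains the completion of each of its triangles.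

In a Pasch any two triples meet, every point is in exactly two triples, and each triple is the completion of the other three. For instance $cde,efa,bdf$ pairwise meet in $e,d,f$, and the remaining points are $c,a,b$.

Examples. The four triangles of $K_4$ form a Pasch. A triangle-free linear triple system is closed, for lack of triangles. At the other extreme, let the points be the $m=2^k-1$ nonzero vectors of $\mathbb F_2^k$, $k\ge3$, and take all triples $\{x,y,x+y\}$. For a triangle with corners $a,c,e$ we have $b=a+c$, $d=c+e$, $f=e+a$, hence $b+d=f$: the completion is again a triple. So this system is closed, and since each pair of points lies in exactly one triple it has $\frac13\binom m2$ triples, the maximum possible for a linear triple system on $m$ points.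

**Definition 8.** $f(m)$ is the maximum number of triples in a triangle-free linear triple system on $[m]$.

Example: $f(6)\ge2$, from two disjoint triples.

## 3. The conjecture and the theorems

Let $m(n)$ be the number of matroids on the ground set $[n]$, and $m(n,r)$ the number of those of rank $r$. For instance $m(2)=1+3+1=5$: one matroid of rank 0, three of rank 1 (bases $\{1\}$; $\{2\}$; or both), one of rank 2. Let $m_{Ex(N)}(n)$ and $m_{Ex(N)}(n,r)$ be the corresponding numbers of matroids with no minor isomorphic to $N$. We abbreviate $m_{Ex}(n,r)=m_{Ex(W^3)}(n,r)$, and call a matroid *$W^3$-free* if it has no $W^3$-minor. *Asymptotically almost all matroids have $N$ as a minor* means that $m_{Ex(N)}(n)/m(n)\to0$ as $n\to\infty$.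

For every uniform matroid $N$ it is known that asymptotically almost all matroids have $N$ as a minor. The question treated here is posed in "Counting Matroids by Entropy", http://matroidunion.org/.

**Conjecture.** Asymptotically almost all matroids have the 3-whirl $W^3$ as a minor.

In plain words: write down a random matroid on $[n]$. Is it almost certain that after contracting and deleting suitable elements one sees a triangle of three-point lines whose side points are not collinear? The answer is yes, in a strong form.

**Theorem 1.** There is $\varepsilon_n\to0$ such that for all $n\ge6$ and all $3\le r\le n-3$,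
$$\log m_{Ex}(n,r)\le\varepsilon_n\tfrac1n\tbinom nr,\qquad\text{hence}\qquad m_{Ex}(n,r)\le m(n,r)^{\varepsilon_n}.$$
Consequently $\log m_{Ex(W^3)}(n)=o\big(\frac1n\binom n{\lfloor n/2\rfloor}\big)=o(\log m(n))$. In particular asymptotically almost all matroids have $W^3$ as a minor.

**Theorem 2.**

- (a) One can take $\varepsilon_n=\exp(-c\log^*n)$ for some $c>0$ and all large $n$.
- (b) For $m\ge4$, $\log m_{Ex}(m,3)\ge f(m)\ge m^2e^{-O(\sqrt{\log m})}$. So the saving over $m^2$ in Theorem 1 at $r=3$ cannot be a power of $m$, and the case $r=3$ of Theorem 1 implies the Ruzsa–Szemerédi $(6,3)$-theorem.
- (c) Uniformly in $3\le r\le n/2$, asymptotically almost all rank-$r$ matroids $M$ on $[n]$ have at least $\frac1{50\log n}\binom n{r-3}$ independent $(r-3)$-sets $C$ such that $M/C$ has a $W^3$-restriction. By duality, for $n/2\le r\le n-3$ the same holds for $M^*$.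
- (d) For $1\le r\le n-1$, $\log m_{Ex(M(K_4))}(n,r)\ge\frac1{n+1}\binom nr$. So the bound of Theorem 1 fails if the relaxed circuit-hyperplane $\{b,d,f\}$ is put back.

## 4. Small ranks, six and seven points, and Knuth's lower bound

*Rank at most 2.* A matroid of given rank at most 2 is determined by its loops and parallel classes, so there are at most $(n+1)^n$ of them on $[n]$. None has a $W^3$-minor, since minors do not have larger rank. By duality the same count holds for each of the ranks $n-2,n-1,n$.

*Six elements, rank 3.* Here a $W^3$-minor must be the whole matroid. The number of labelled copies of $W^3$ on $[6]$ is $\binom63\cdot3!=120$: choose the corners $\{a,c,e\}$, then assign the other three points to the three sides. All other rank-3 matroids on $[6]$ are $W^3$-free, among them $U_{3,6}$ and all copies of $M(K_4)$.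

*Seven points.* The Fano plane is $W^3$-free: it is simple, its long lines form a closed triple system, so whenever three of its lines form a triangle $abc,cde,efa$, the triple $bdf$ is dependent too. Now take one line $\ell$ out of the Fano plane, that is, make it a basis (the other six lines still satisfy Definition 5). Pick a point $p\notin\ell$. Through $p$ pass three lines; the other four lines, among them $\ell$, form a Pasch on the other six points. Deleting $p$ we see a triangle of lines with independent completion $\ell$, so $W^3$ has appeared.

To compare, we need to know that there are many matroids at all.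

**Knuth's bound.** *For $q\ge n$ and $s\in\mathbb Z$, the class $\{X\in\binom{[n]}r:\sum X\equiv s\pmod q\}$, and each of its subsets, is a family $\mathcal S$ as in Definition 5. For $1\le r\le n-1$,*
$$\log m(n,r)\ge\tfrac1n\tbinom nr.\tag{1}$$

*Proof.* If $|X\cap Y|=r-1$, then $\sum X-\sum Y=x-y$ for distinct $x,y\in[n]$, and $0<|x-y|<n\le q$, so the sums are not congruent modulo $q$. Hence distinct members of a class meet in at most $r-2$ points. There are $q$ classes, so some class has at least $\binom nr/q$ members. Take $q=n$. The subsets of such a class give at least $2^{\binom nr/n}$ different matroids. $\square$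

The rank-2 count is $2^{O(n\log n)}$, while $\log m(n)\ge\frac1n\binom n{\lfloor n/2\rfloor}$. So small ranks are negligible.

## 5. Entropy, Shearer's lemma and the descent to rank 3

For a random variable $X$ with finitely many values, $H(X)=-\sum_x\Pr(X=x)\log\Pr(X=x)$. We use the following textbook facts. $H(X)$ is at most the log of the number of values, with equality if $X$ is uniform. The chain rule says $H(X_1,\dots,X_k)=\sum_iH(X_i\mid X_1,\dots,X_{i-1})$. And $H(Z\mid Y)\le\sum_y\Pr(Y=y)\log N_y$ if $Z$ takes at most $N_y$ values when $Y=y$.

**Shearer's lemma** (Chung–Graham–Frankl–Shearer 1986). *If every coordinate of $X$ lies in at least $k$ of the index sets $I_j$, then $k\,H(X)\le\sum_jH(X_{I_j})$.*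

Example: for $X=(X_1,X_2,X_3)$ and the three 2-element index sets, $2H(X)\le H(X_1,X_2)+H(X_2,X_3)+H(X_1,X_3)$.

Here is the point of the descent: $W^3$ has rank 3, so if $M$ is a $W^3$-free matroid of rank $r$, then all contractions $M/C$ by independent $(r-3)$-sets are $W^3$-free of rank 3, and Shearer's lemma turns a count of those into a count of $M$. The target in rank 3 turns out to be the following.

**Proposition 1.** $\log\big(1+m_{Ex}(m,3)\big)=o(m^2)$ as $m\to\infty$.

The proof occupies Sections 6 to 9. Given it, put
$$\eta(m)=\sup_{m'\ge m}\frac{\log(1+m_{Ex}(m',3))}{m'^2}\qquad(m\ge3).$$
This is finite, non-increasing, tends to $0$, and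
$$\log\big(1+m_{Ex}(m,3)\big)\le\eta(m)\,m^2.\tag{2}$$

**Proof of Theorem 1 from Proposition 1.**

**Step 1: reduce to $r\le n/2$.** Since $W^3$ is self-dual, $M\mapsto M^*$ preserves $W^3$-freeness, so $m_{Ex}(n,r)=m_{Ex}(n,n-r)$. Also $\binom nr=\binom n{n-r}$. So let $3\le r\le n/2$, and put $t=r-3$, $m=n-t\ge n/2+3$. As $n\ge6$, we have $m\ge6$.

**Step 2: apply Shearer's lemma, to pass to rank 3.** Note $m_{Ex}(n,r)\ge1$, because $U_{r,n}$ is $W^3$-free. Let $M$ be uniform among the rank-$r$ $W^3$-free matroids on $[n]$, and let $X\in\{0,1\}^{\binom{[n]}r}$ indicate its bases, so $H(X)=\log m_{Ex}(n,r)$. For a $t$-set $C\subseteq[n]$, let $X_C$ be the restriction of $X$ to the $r$-sets containing $C$. If $C$ is dependent, no basis contains it and $X_C=0$. Otherwise $X_C$ lists the bases of $M/C$, a $W^3$-free rank-3 matroid on the $m$ elements of $[n]\setminus C$. So $X_C$ takes at most $1+m_{Ex}(m,3)$ values. Each $r$-set contains exactly $\binom rt$ sets $C$. Shearer's lemma gives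
$$\log m_{Ex}(n,r)=H(X)\le\frac{\binom nt}{\binom rt}\log(1+m_{Ex}(m,3))=\frac{\binom nr}{\binom m3}\log(1+m_{Ex}(m,3)).\tag{3}$$
The last equality is $\binom nt\binom{n-t}{3}=\binom nr\binom rt$: both sides count pairs $C\subseteq B$ with $|C|=t$, $|B|=r$.

**Step 3: insert (2).** For $m\ge6$ we have $\binom m3\ge m^3/12$, since this amounts to $m^2-6m+4\ge0$. Also $m\ge\lceil n/2\rceil$. Hence
$$\log m_{Ex}(n,r)\le\frac{12\,\eta(m)}m\binom nr\le24\,\eta(\lceil n/2\rceil)\,\tfrac1n\tbinom nr.$$
Put $\varepsilon_n=24\,\eta(\lceil n/2\rceil)$. Then $\varepsilon_n\to0$, and (1) gives $m_{Ex}(n,r)\le m(n,r)^{\varepsilon_n}$.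

**Step 4: sum over all ranks.** By Section 4, the ranks $r\le2$ and $r\ge n-2$ contribute at most $6(n+1)^n$ matroids. So
$$m_{Ex(W^3)}(n)\le6(n+1)^n+(n+1)\,2^{\varepsilon_n\frac1n\binom n{\lfloor n/2\rfloor}}=2^{o\left(\frac1n\binom n{\lfloor n/2\rfloor}\right)},$$
while $m(n)\ge2^{\frac1n\binom n{\lfloor n/2\rfloor}}$ by (1). Hence $m_{Ex(W^3)}(n)\le m(n)^{o(1)}$ and $m_{Ex(W^3)}(n)/m(n)\to0$. $\square$

Observe how exactly the target $o(m^2)$ is set: a bound of the form $\log(1+m_{Ex}(m,3))\le Cm^2$ with a large constant $C$, or with an extra $\log\log m$, would give nothing when compared with (1).

## 6. Lines in a $W^3$-free matroid of rank 3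

**Claim 1.** *Let $M$ be a simple rank-3 matroid without a $W^3$-restriction. Suppose $a,c,e$ are non-collinear and the lines $ac$, $ce$, $ea$ are long. Then these lines have exactly three points each, say $\{a,b,c\},\{c,d,e\},\{e,f,a\}$, and $\{b,d,f\}$ is a line with exactly three points.*

*Proof.* Pick any $b\in ac\setminus\{a,c\}$, $d\in ce\setminus\{c,e\}$, $f\in ea\setminus\{e,a\}$. Two of the three lines meet only in their common corner, so the six points are distinct, and the line $ac$ contains none of $d,e,f$; similarly for the other two lines.

**Step 1: find all dependent triples among the six points.** The pairs not inside one of the triples $abc,cde,efa$ are $bd,df,bf,ad,cf,eb$. The only triple all of whose pairs are in this list is $bdf$, because $a$, $c$ and $e$ occur only once each in the list. So every other triple, apart from the three given ones, contains two points of a given triple and a third point outside it. That third point is not on the line in question, so the triple is independent. Thus the dependent triples are $abc,cde,efa$ and possibly $bdf$. If $bdf$ were independent, the restriction would be $W^3$. Hence $b,d,f$ are collinear, for every choice of $b,d,f$.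

**Step 2: the three lines have three points each.** If there were two choices $b\ne b'$ on $ac$, then both would lie on the line $df$, so $df$ would be the line $ac$, and $d$ would be on $ac$, a contradiction. By symmetry the other lines have three points too.

**Step 3: the line $bd$ has three points.** The points $b,c,d$ are non-collinear, since $d$ is not on the line $bc=ac$. The lines $bc=ac$ and $cd=ce$ are long, and $bd$ is long since it contains $f$. So Steps 1 and 2 apply to $b,c,d$ and show that $bd$ has exactly three points. $\square$

If three lines form a triangle, their three intersection points are non-collinear, as otherwise two of the lines would share two points. So Claim 1 says the following for a $W^3$-free simple $M$ with point set contained in $[m]$: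

- the family $\mathcal B$ of lines with at least 4 points is linear and contains no triangle;
- the family $\mathcal T$ of 3-point lines is a closed linear triple system.

By Definition 2 a rank-3 matroid is $W^3$-free if and only if it has no $W^3$-restriction, and by the remarks after Definition 4 it is then determined by a map $[m]\to\{0,\dots,m\}$ together with $\mathcal B$ and $\mathcal T$ of its simplification. So
$$m_{Ex}(m,3)\le(m+1)^m\cdot\#\{\mathcal B\}\cdot\#\{\mathcal T\},\tag{4}$$
where we count families of subsets of $[m]$ with the two properties listed: linear triangle-free families of sets of size at least 4, and closed linear triple systems. Since $m\log(m+1)=o(m^2)$, Proposition 1 follows if both families have $2^{o(m^2)}$ possibilities.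

## 7. Triangle removal and the lines with at least four points

**Triangle removal lemma** (Ruzsa–Szemerédi 1978). *For every $\varepsilon>0$ there is $\delta>0$ such that an $m$-vertex graph with at most $\delta m^3$ triangles can be made triangle-free by deleting at most $\varepsilon m^2$ edges.*

As a warm-up, let us count *triangle-free* linear triple systems $T$ on $[m]$. Let $G$ be its shadow graph: the edges are the pairs inside triples. A triangle $xyz$ of $G$ that is not a triple of $T$ would have its edges in three different triples by linearity, and these would form a triangle of $T$. So the triangles of $G$ are exactly the triples of $T$. There are at most $m^2/6$ of them, and they are edge-disjoint. By the removal lemma, for $m$ large, $\varepsilon m^2$ deletions destroy all of them, so $|T|\le\varepsilon m^2$. Finally $G$ determines $T$, so we need only count graphs with few edges: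

**Counting sparse graphs.** *If $0<\varepsilon\le\frac1{14}$ and $m\ge7$, there are at most $2^{H(7\varepsilon)m^2/2}$ graphs on $[m]$ with at most $3\varepsilon m^2$ edges.* For, with $N=\binom m2$, we have $3\varepsilon m^2=\frac{6\varepsilon m}{m-1}N\le7\varepsilon N\le N/2$, and $\sum_{i\le xN}\binom Ni\le2^{H(x)N}$ for $x\le\frac12$.

It matters that we counted the graphs and not the triple systems: a family of $\varepsilon m^2$ arbitrary triples has about $2^{3\varepsilon m^2\log m}$ possibilities as far as a crude bound goes, which is too many. The same scheme handles $\mathcal B$.

**Lemma 1.** $\log\#\{\mathcal B\}=o(m^2)$.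

*Proof.* Put $\lambda=(\log m)^2$. Each ordered pair of points lies in at most one member, so $\sum_{\ell\in\mathcal B}|\ell|(|\ell|-1)\le m^2$.

**Step 1: the members with more than $\lambda$ points are cheap to list.** For these, $\sum|\ell|\le m^2/(\lambda-1)$. Write them one after another as a word over an alphabet of $m+2$ symbols (elements, a separator, a padding symbol). Its length is at most $\sum(|\ell|+1)\le2m^2/(\lambda-1)$. So there are at most $(m+2)^{2m^2/(\lambda-1)}=2^{O(m^2/\log m)}$ possibilities.

**Step 2: the graph of the other members has few triangles.** Let $G_0$ be the union of the complete graphs on the members with $4\le|\ell|\le\lambda$. As in the warm-up, every triangle of $G_0$ lies inside one member: if the members through its three edges are not all equal, then they are pairwise distinct by linearity (two equal ones contain all three vertices), and they form a triangle in $\mathcal B$. So $G_0$ has at most $\sum\binom{|\ell|}3\le\lambda m^2=o(m^3)$ triangles.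

**Step 3: $G_0$ has few edges.** Fix $\varepsilon\in(0,\frac1{14}]$. By the removal lemma, for $m$ large, $G_0$ becomes triangle-free after deleting at most $\varepsilon m^2$ edges. The cliques are edge-disjoint. By Mantel's theorem a clique on $s\ge4$ vertices loses at least
$$\binom s2-\frac{s^2}4=\frac{s(s-2)}4\ge\frac{s(s-1)}6=\frac13\binom s2$$
edges; the inequality is $3(s-2)\ge2(s-1)$. So $|E(G_0)|\le3\varepsilon m^2$, and there are at most $2^{H(7\varepsilon)m^2/2}$ graphs $G_0$.

**Step 4: $G_0$ determines its members.** By Step 2 the member through an edge $xy$ consists of $x,y$ and all common neighbors of $x$ and $y$.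

So $\log\#\{\mathcal B\}\le O(m^2/\log m)+\frac12H(7\varepsilon)m^2$ for $m$ large. Let $\varepsilon\to0$. $\square$

## 8. Why removal alone cannot count closed systems

Try the warm-up argument on closed systems $T$. It asks for a shadow graph with $o(m^3)$ triangles. For the lines $\{x,y,x+y\}$ of $\mathbb F_2^k$, the shadow graph is complete, and $|T|=\frac13\binom m2$. So closed systems need not be sparse, and their shadow graph need not determine them: relabeling the points gives other closed systems with the same shadow. Both halves of the warm-up break.

But this example is rich in Pasches. Let us compute: a line $\ell$ lies in $2^{k-2}-1$ planes, each Pasch lies in one plane, and the Pasches in a Fano plane are obtained by leaving out a point $p$ and taking the four lines missing $p$, so those containing $\ell$ correspond to the 4 points $p\notin\ell$. Altogether $\ell$ is in $4(2^{k-2}-1)=m-3$ Pasches. A triple that is in many Pasches is forced by many small sets of other triples, so a *sparse random sample* of $T$ will already force it. This suggests a split: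

- triples in many Pasches are recovered, by one round of completions, from a small set $R\subseteq T$;
- the remaining triples are in few Pasches, and for them the shadow graph has few triangles, so that removal applies.

There is one more obstacle. Say the remaining triples are in fewer than $K$ Pasches. Then each edge of their shadow graph $G$ turns out to lie in at most $K$ triangles, $G$ has at most $3\varepsilon m^2$ edges, and there are few graphs $G$. But $G$ no longer determines the triples: for each edge we must choose the third point among up to $K$ candidates, and the obvious bound is $K^{3\varepsilon m^2}$. The sampling will need $K$ to be a power of $\log m$, so the log of this bound is of order $\varepsilon m^2\log\log m$. With $\varepsilon$ fixed and $m\to\infty$ this is not $o(m^2)$. (Nor does the quantitative removal lemma of Section 10 help: it gives $\varepsilon=2^{-(\log^*m)/1000}$, and $\varepsilon\log\log m\to\infty$.)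

The way past this point is to use completions a second time. Reveal the third points in a *random order*. An edge with $t(e)=1+k$ candidates costs $\log(1+k)$ bits if nothing is known about it when its turn comes. But its triple is then in at least $k$ Pasches, so unless its turn comes very early, some Pasch has already revealed it. The probability of paying turns out to be $O(k^{-1/3})$, and $k^{-1/3}\log(1+k)$ is bounded. Each edge costs $O(1)$ bits.

## 9. Counting closed triple systems

**Lemma 2.** *The number of closed linear triple systems on $[m]$ is $2^{o(m^2)}$.*

*Proof.* Let $T$ be closed; by linearity $|T|\le m^2/6$. For $\ell\in T$ let $d_T(\ell)$ be the number of Pasches $\Pi\subseteq T$ containing $\ell$. For such a Pasch put $A(\Pi)=\Pi\setminus\{\ell\}$; these three triples form a triangle with completion $\ell$.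

**Step 1: many of the sets $A(\Pi)$ are disjoint.** This will provide independent events. Let $\ell=\{x,y_1,z_1\}$ and $\ell'=\{x,y,z\}$ be in $T$, and suppose a Pasch contains both. Every point of it is in exactly two triples, so $x$ is in neither of the other two triples, and each of $y_1,z_1,y,z$ is in exactly one of them. Each of the other two triples meets both $\ell$ and $\ell'$. So they contain either the pairs $y_1y,\ z_1z$ or the pairs $y_1z,\ z_1y$. By linearity $T$ has at most one triple through each pair, so each alternative gives at most one Pasch. Hence at most 2 Pasches contain both $\ell$ and $\ell'$. So each of the three triples in $A(\Pi)$ is in at most one further set $A(\Pi')$, and $A(\Pi)$ meets at most 3 others. Choosing greedily, and discarding at most 3 sets for each set chosen, we see: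

*at least $d_T(\ell)/4$ of the sets $A(\Pi)$, $\ell\in\Pi\subseteq T$, are pairwise disjoint.*

(In the Fano plane, $d_T(\ell)=4$, and each of the six other lines is in exactly two of the four sets $A(\Pi)$.)

**Step 2: a small set $R$ that forces all rich triples.** For $R\subseteq T$ let $R'$ be $R$ together with the completions of all triangles formed by triples of $R$. As $T$ is closed, $R'\subseteq T$. Put
$$p=(\log m)^{-2},\qquad K=(\log m)^8,$$
and let $R$ contain each triple of $T$ independently with probability $p$. Let $d_T(\ell)\ge K$. If $A(\Pi)\subseteq R$ for some $\Pi\ni\ell$, then $\ell\in R'$. By Step 1 there are at least $K/4$ disjoint sets $A(\Pi)$, each contained in $R$ with probability $p^3$, independently. So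
$$\Pr(\ell\notin R')\le(1-p^3)^{K/4}\le e^{-p^3K/4}=e^{-(\log m)^2/4}.$$
There are at most $m^2/6$ triples, so for $m$ large the probability that some triple with $d_T(\ell)\ge K$ is missing from $R'$ is less than $\frac12$. Since the mean of $|R|$ is at most $pm^2/6$, Markov's inequality gives $\Pr(|R|\ge pm^2/3)\le\frac12$. So we can fix a set $R=R(T)$ with $|R|\le pm^2/3$ such that every triple in
$$P:=T\setminus R'$$
satisfies $d_T(\ell)<K$. The number of possible sets $R$ is at most $(\binom m3+1)^{pm^2/3}\le(m^3)^{pm^2/3}=2^{m^2/\log m}$.

**Step 3: the shadow graph of $P$ has few triangles.** Let $G=G(T)$ be the graph on $[m]$ whose edges are the pairs inside triples of $P$. By linearity each edge is in exactly one triple of $P$. Let $t(e)$ be the number of triangles of $G$ containing the edge $e$. We show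
$$1\le t(e)\le1+d_T(\ell)\qquad\text{for }e\subset\ell\in P.\tag{5}$$
Let $e=xy$. The third point of $\ell$ gives one triangle. Let $xyz$ be a triangle of $G$ with $z\notin\ell$, and consider the triples of $P$ through $xy$, $yz$ and $xz$. The first is $\ell$, and the other two contain $z$, so they differ from $\ell$. If the last two were equal, they would contain $x$ and $y$, hence be $\ell$. So the three triples are distinct, and pairwise meet in $x,y,z$: they form a triangle in $T$. Since $T$ is closed they lie in a Pasch $\Pi\subseteq T$ with $\ell\in\Pi$. From $\Pi$ and $e$ we recover $z$ as the intersection of the other triple of $\Pi$ through $x$ with the other triple of $\Pi$ through $y$. So distinct $z$ give distinct $\Pi$, and (5) follows.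

**Step 4: $G$ is sparse, so there are few graphs $G$.** By (5) and Step 2, $t(e)\le K+1$ for every edge, so $G$ has at most $Km^2=o(m^3)$ triangles for $m$ large. Fix $\varepsilon\in(0,\frac1{14}]$. By the removal lemma, for $m$ large, $G$ becomes triangle-free after deleting at most $\varepsilon m^2$ edges. The triples of $P$ are edge-disjoint triangles of $G$, each losing an edge, so $|P|\le\varepsilon m^2$ and $|E(G)|=3|P|\le3\varepsilon m^2$. By the count in Section 7 there are at most $2^{H(7\varepsilon)m^2/2}$ possible graphs $G$.

It remains to bound the number of $T$ with given $R$ and $G$. Fix a pair $(R,G)$ that occurs, and let $T$ be uniform on the set of closed $T$ with $R(T)=R$ and $G(T)=G$. Since $R'$ is determined by $R$, and $T=R'\cup P$, the log of the number of such $T$ is $H(T)=H(P)$.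

**Step 5: reveal the third points in a given order.** The aim is a bound on $H(P)$ in which an edge costs nothing if earlier edges force it. Let $E=E(G)$. For $e\in E$ let $Z_e$ be the third point of the triple of $P$ containing $e$. Then $P$ and $(Z_e)_{e\in E}$ determine each other. Let $\tau_e$ $(e\in E)$ be distinct reals in $[0,1]$. By the chain rule
$$H(P)=\sum_{e\in E}H\big(Z_e\mid Z_{e'}:\tau_{e'}<\tau_e\big).$$
Let $P_{<e}$ be the set of triples of $P$ containing some edge $e'$ with $\tau_{e'}<\tau_e$. Let $U_e$ be the event that $e$ lies neither in a triple of $P_{<e}$ nor in the completion of a triangle formed by three triples of $R'\cup P_{<e}$. The conditioning variables determine $P_{<e}$, hence whether $U_e$ holds.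

- If $U_e$ fails, the conditioning variables determine $Z_e$. This is clear if $e$ is in a triple of $P_{<e}$. Otherwise $e$ is in a completion of triples of $R'\cup P_{<e}\subseteq T$. This completion is in $T$, because $T$ is closed, and $T$ has only one triple through $e$. So the completion is the triple of $P$ through $e$.
- If $U_e$ holds, then $Z_e$ is one of the $t(e)$ common neighbors in $G$ of the ends of $e$.

Hence the $e$-term is at most $\Pr_T(U_e)\log t(e)$, and
$$H(P)\le\sum_{e\in E}\Pr\nolimits_T(U_e)\log t(e).\tag{6}$$

**Step 6: average over random orders.** This is where the cost per edge becomes bounded. The inequality (6) holds for every choice of distinct $\tau_e$, so we may average over independent uniform $\tau_e\in[0,1]$, chosen independently of $T$; ties have probability $0$. The numbers $t(e)$ depend only on $G$, so we need the probability of $U_e$ over $T$ and $\tau$. Fix $T$ and $e\subset\ell\in P$, and condition on $\tau_e=s$. By Step 1 choose at least $d_T(\ell)/4$ pairwise disjoint sets $A(\Pi)$ with $\ell\in\Pi\subseteq T$. A triple $\ell'\in A(\Pi)$ is either in $R'$, or it is in $P$. In the second case its three edges differ from $e$, as $\ell'\ne\ell$, so it is in $P_{<e}$ exactly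 if one of its three edges has $\tau$ less than $s$, which has probability $1-(1-s)^3\ge s$. For different triples these events are independent, since different triples of $P$ have no common edge. So $A(\Pi)\subseteq R'\cup P_{<e}$ with probability at least $s^3$, independently for the chosen sets. If this happens for one $\Pi$, then $\ell$, which contains $e$, is the completion of a triangle of triples of $R'\cup P_{<e}$, and $U_e$ fails. Put $k=t(e)-1$. By (5), $k\le d_T(\ell)$. So
$$\Pr(U_e\mid\tau_e=s)\le(1-s^3)^{d_T(\ell)/4}\le e^{-s^3d_T(\ell)/4}\le e^{-s^3k/4}.$$
The right-hand side depends only on $G$, $e$ and $s$, not on $T$. So the averaged $e$-term is $0$ if $k=0$, and if $k\ge1$ it is at most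
$$\log(1+k)\int_0^\infty e^{-s^3k/4}\,ds=\log(1+k)\,\Gamma(\tfrac43)\Big(\frac4k\Big)^{1/3}.$$
Here we substituted $v=s^3k/4$. Now $\Gamma(\frac43)\le1$, since $\Gamma$ is convex with $\Gamma(1)=\Gamma(2)=1$; and $4^{1/3}<1.588$. Further, $\ln(1+k)=3\ln(1+k)^{1/3}\le3\big((1+k)^{1/3}-1\big)\le3k^{1/3}$. So the averaged $e$-term is at most
$$\frac3{\ln2}\,k^{1/3}\cdot1.588\,k^{-1/3}<7.$$
Hence $H(P)\le7|E|\le21\varepsilon m^2$.

**Step 7: put the counts together.** For each fixed $\varepsilon\le\frac1{14}$ and $m$ large, the number of $R$, the number of $G$ and the number of $T$ for given $(R,G)$ multiply to
$$\log\#\{T\}\le\frac{m^2}{\log m}+\tfrac12H(7\varepsilon)\,m^2+21\varepsilon m^2.\tag{7}$$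
Let $\varepsilon\to0$. $\square$

By (4) and Lemmas 1 and 2, $\log(1+m_{Ex}(m,3))\le1+m\log(m+1)+o(m^2)=o(m^2)$. This is Proposition 1, and with Section 5 the proof of Theorem 1 is complete: the conjecture is true. $\blacksquare$

## 10. A rate for $\varepsilon_n$: Theorem 2(a)

For an integer $h\ge0$ let $\mathrm{tow}(h)$ be the tower of twos of height $h$: $\mathrm{tow}(0)=1$ and $\mathrm{tow}(h+1)=2^{\mathrm{tow}(h)}$. Let $\log^*x$ be the number of times $\log$ must be applied to $x$ to get a number at most $1$; so $\log^*\mathrm{tow}(h)=h$, for example $\log^*16=3$. We use Fox's version of the removal lemma (Ann. of Math. 174, 2011): $\delta^{-1}$ may be a tower of twos of height $405\log\varepsilon^{-1}$.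

**Step 1: choose $\varepsilon$ as a function of $m$.** In Lemmas 1 and 2 the removal lemma was applied to $m$-vertex graphs with at most $\lambda m^2$ or $Km^2$ triangles, which is at most $m^{5/2}$ for $m$ large. So we need $\delta^{-1}\le m^{1/2}$. Let $L=\log^*m$ and $\varepsilon=2^{-L/1000}$. The height is $0.405L$, and rounded up to an integer it is at most $0.41L\le L-3$ for $m$ large. Since $\log^*m=L$, we have $m>\mathrm{tow}(L-1)$, so $\mathrm{tow}(L-2)<\log m\le m^{1/2}$. Hence this $\varepsilon$ is admissible, and $\varepsilon\le\frac1{14}$ for $m$ large. All other conditions "$m$ large" in the two lemmas do not involve $\varepsilon$.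

**Step 2: collect the bounds.** Lemma 1, (7) and (4) give
$$\frac{\log(1+m_{Ex}(m,3))}{m^2}\le H(7\varepsilon)+21\varepsilon+O\Big(\frac1{\log m}\Big)=O\big(\varepsilon\log\tfrac1\varepsilon\big)+O\Big(\frac1{\log m}\Big).$$
Here $\varepsilon\log\frac1\varepsilon=\frac L{1000}2^{-L/1000}$, and $\frac1{\log m}$ is much smaller than this. So the left side is at most $e^{-c'\log^*m}$ for some $c'>0$ and all large $m$. This bound is non-increasing in $m$, so $\eta(m)\le e^{-c'\log^*m}$ as well.

**Step 3: pass to $n$.** For $x=\lceil n/2\rceil\ge1$ we have $n\le2x\le2^x$, so $\log^*n\le\log^*x+1$. Hence $\varepsilon_n=24\,\eta(\lceil n/2\rceil)\le24e^{c'}e^{-c'\log^*n}\le e^{-c\log^*n}$ for any $c<c'$ and all large $n$. $\square$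

## 11. Triangle-free systems and sharpness in rank 3: Theorem 2(b)

**Step 1: each subsystem of a triangle-free system is a $W^3$-free matroid.** This gives the lower bound $f(m)$. Let $m\ge4$, let $T_0$ be a triangle-free linear triple system on $[m]$ and $T\subseteq T_0$. By Definition 5 with $r=3\le m-1$, the triples not in $T$ are the bases of a matroid. It is simple: a pair is in $m-2\ge2$ triples, at most one of which is in $T$. Its long lines are exactly the triples in $T$, because a line with four points would give two dependent triples sharing two points. A $W^3$-restriction would give a triangle in $T$. So the matroid is $W^3$-free. Different $T$ give different matroids, and therefore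
$$m_{Ex}(m,3)\ge2^{f(m)}\qquad(m\ge4).$$
(For $m=3$ this fails: $f(3)=1$, but there is only one rank-3 matroid on $[3]$.)

**Step 2: the $(6,3)$-theorem follows.** By Theorem 1 with $r=3$, $f(m)\le\varepsilon_m\frac1m\binom m3=o(m^2)$. This is the triangle-free linear form of the $(6,3)$-theorem. To get the form for triple systems $\mathcal F$ on $[m]$, $m\ge6$, in which no six points carry three triples: if two members of $\mathcal F$ share two points, their union has four points, and a third member meeting this union would give three triples on at most six points. So the unions of such pairs are disjoint from each other and from all other members, and there are at most $m/4$ such pairs. Delete one member of each. What remains is linear, and triangle-free because a triangle is three triples on six points. So $|\mathcal F|\le f(m)+m/4=o(m^2)$.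

**Step 3: a large triangle-free linear system.** This is the lower bound on $f$ (Ruzsa–Szemerédi). Since $f$ is non-decreasing and $f(m)\ge1$ for $m\ge4$, it suffices to treat $m=6N$. By Behrend's theorem there is $A\subseteq[N]$ without 3-term arithmetic progressions and with $|A|\ge Ne^{-O(\sqrt{\log N})}$. On disjoint copies of $[N],[2N],[3N]$ take the triples
$$(x,\;x+a,\;x+2a),\qquad x\in[N],\ a\in A.$$
There are $N|A|$ of them, on $6N$ points. Any two coordinates determine $x$ and $a$, so the system is linear. Suppose there is a triangle. Any two of its three intersection points lie on a common triple, so they are in different parts. Call the intersection points $x,y,z$ according to their parts. Then the triangle consists of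
$$(x,y_1,z),\quad(x,y,z_1),\quad(x_1,y,z),$$
with parameters $a_1=\frac{z-x}2$, $a_2=y-x$, $a_3=z-y$ in $A$. So $2a_1=a_2+a_3$, and since $A$ has no 3-term progression, $a_1=a_2=a_3$. The first two triples then have the same $x$ and the same parameter, so they coincide, a contradiction. Hence $f(6N)\ge N|A|\ge N^2e^{-O(\sqrt{\log N})}$, and $f(m)\ge m^2e^{-O(\sqrt{\log m})}$.

Comparing with Theorem 1 at $r=3$, where the bound is at most $\varepsilon_mm^2/6$, we see that $\varepsilon_m\ge e^{-O(\sqrt{\log m})}$ is necessary: no power of $m$ can be saved. $\square$

## 12. Abundance of 3-whirls: Theorem 2(c)

Let $3\le r\le n/2$, $t=r-3$, $m=n-t$; so $6\le m\le n$ and $m\ge n/2$.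

**Step 1: a crude bound for all rank-3 matroids.** It will be used for the few contractions that do contain $W^3$. We claim
$$\log m(m,3)\le\tfrac{m(m+1)}2\log(m+1)\le m^2\log m.\tag{8}$$
Encode a simple rank-3 matroid on a subset of $[m]$ as follows: for each long line $s_1<s_2<\dots<s_k$ record $\{s_i,s_{i+1}\}\mapsto s_{i+2}$ for $i\le k-2$, and send all other pairs to $0$. A pair is in at most one line, so this is a well-defined map from $\binom{[m]}2$ to $\{0,\dots,m\}$. It determines the long lines: each pair with a nonzero value gives a triple. Consecutive triples from one line share two points, while triples from different lines share at most one, so the long lines are the unions of the classes of triples linked by chains of triples sharing two points. So for a given point set there are at most $(m+1)^{\binom m2}$ matroids. Together with the map of Definition 4 recording loops and parallel classes, $m(m,3)\le(m+1)^{m+\binom m2}=(m+1)^{m(m+1)/2}$. For the second inequality in (8), note that for $m\ge6$ we have $\frac{m+1}{2m}\le\frac7{12}$ and $\log(m+1)\le1+\log m\le1.4\log m$, and $\frac7{12}\cdot1.4<1$.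

**Step 2: entropy of the exceptional matroids.** Let $q=\frac1{50\log n}$, and call a rank-$r$ matroid on $[n]$ exceptional if at most $q\binom nt$ independent $t$-sets $C$ are such that $M/C$ has a $W^3$-restriction. If there are none, there is nothing to prove. Otherwise let $M$ be uniform among them, with $X$ and $X_C$ as in Section 5. Let $J_C$ be the indicator of the event that $C$ is independent and $M/C$ has a $W^3$-restriction, and $q_C=\Pr(J_C=1)$. Then $\sum_Cq_C\le q\binom nt$. If $J_C=0$, then $X_C=0$ or $X_C$ encodes a $W^3$-free rank-3 matroid on $m$ elements. If $J_C=1$, it encodes some rank-3 matroid. So by (8)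
$$H(X_C)\le H(J_C)+H(X_C\mid J_C)\le1+\log(1+m_{Ex}(m,3))+q_C\,m^2\log m.$$

**Step 3: Shearer's lemma.** Summing over $C$ and proceeding as in (3), with $\binom m3\ge m^3/12$, $\log m\le\log n$ and $m\ge n/2$,
$$H(X)\le\frac{\binom nr}{\binom m3}\big(1+\eta(m)m^2+q\,m^2\log m\big)\le\binom nr\frac{12}m\Big(\frac1{m^2}+\eta(m)+\frac1{50}\Big)\le(0.48+o(1))\,\tfrac1n\tbinom nr,$$
and the $o(1)$ is uniform in $r$, since $m\ge n/2$. By (1) the exceptional matroids form a fraction of at most $2^{-(0.52-o(1))\frac1n\binom nr}$ of all rank-$r$ matroids on $[n]$. This tends to $0$ uniformly in $r$, because $\frac1n\binom nr\ge\frac1n\binom n3\to\infty$. So asymptotically almost all rank-$r$ matroids have more than $\frac1{50\log n}\binom n{r-3}$ sets $C$ as required. For $n/2\le r\le n-3$ apply this to $M^*$, which has rank $n-r\le n/2$. $\square$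

## 13. Putting $\{b,d,f\}$ back: Theorem 2(d)

Here we see that $M(K_4)$ behaves differently: Knuth's construction itself, with an odd modulus, avoids it.

**Step 1: the trivial ranks.** $M(K_4)$ has rank 3 and six elements. So for $r<3$ or $r>n-3$ no rank-$r$ matroid on $[n]$ has an $M(K_4)$-minor, and (1) gives $\log m(n,r)\ge\frac1n\binom nr\ge\frac1{n+1}\binom nr$.

**Step 2: the family.** Let $3\le r\le n-3$, and let $q\in\{n,n+1\}$ be odd. By Section 4 some class $\mathcal S=\{X\in\binom{[n]}r:\sum X\equiv s\pmod q\}$ has at least $\binom nr/(n+1)$ members, and every $\mathcal S'\subseteq\mathcal S$ is the set of dependent $r$-sets of a matroid. We show that none of these $2^{|\mathcal S|}$ matroids has an $M(K_4)$-minor.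

**Step 3: a Pasch with equal sums is impossible modulo an odd number.** Suppose such a matroid $M$ has an $M(K_4)$-minor $M/C\setminus D$ with $C$ independent, $D$ coindependent; then $|C|=r-3$. The four dependent triples of the minor form a Pasch $abc,cde,efa,bdf$, and by Definition 2 the union of $C$ with each of them is a non-basis of $M$, hence in $\mathcal S$. With $s'=s-\sum C$, each of the four triples has sum $\equiv s'$ modulo $q$. Adding the first three,
$$2(a+c+e)+(b+d+f)\equiv3s'\pmod q.$$
Since $b+d+f\equiv s'$, we get $2(a+c+e)\equiv2s'$, and as $q$ is odd, $a+c+e\equiv s'$. Comparing with $a+b+c\equiv s'$ gives $b\equiv e\pmod q$. But $b$ and $e$ are distinct elements of $[n]$ and $q\ge n$, a contradiction.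

Hence $\log m_{Ex(M(K_4))}(n,r)\ge|\mathcal S|\ge\frac1{n+1}\binom nr$. For $3\le r\le n-3$ this is not at most $\varepsilon_n\frac1n\binom nr$ for any $\varepsilon_n\to0$, so the bound of Theorem 1 does not hold with $M(K_4)$ in place of $W^3$. $\blacksquare$
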